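# Three Colors Suffice for Neighbor Full Sum Distinguishing Total Colorings

## 1. Two colors: paths, cycles, and the triangle

All graphs are finite and simple, $d(v)$ is the degree of $v$, and $N(v)$ is its set of neighbors. Color every vertex and every edge of $G$ with a number from $\{1,\dots,k\}$, with no condition of properness at all. Each vertex then adds up everything it can see: its own color, the colors of its edges, and the colors of its neighbors. How many colors are needed so that adjacent vertices always get different totals?

**Definition 1.** Let $f:V(G)\cup E(G)\to\{1,\dots,k\}$ be any map. Put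
$$\phi(x)=f(x)+\sum_{e\ni x}f(e)+\sum_{y\in N(x)}f(y)\qquad(x\in V(G)).\tag{1}$$
If $\phi(x)\ne\phi(y)$ for every edge $xy$, then $f$ is a *neighbor full sum distinguishing total $k$-coloring*. The smallest $k$ for which such an $f$ exists is denoted $\mathrm{fgndi}_\Sigma(G)$.

With one color, $\phi(x)=1+2d(x)$. So one color is enough exactly when adjacent vertices have different degrees, as in the path on three vertices, where the totals are $3,5,3$. Trouble comes only from edges whose ends have equal degree, and a natural first guess is that a second color always repairs it. Let us test this guess.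

*The path $a\,b\,c\,d$.* Color everything $1$ except $f(ab)=2$. The totals are $4,6,5,3$. Two colors suffice.

*The cycle $C_4$.* Color everything $1$ except $f(v_1v_2)=f(v_2v_3)=2$. The totals at $v_1,\dots,v_4$ are $6,7,6,5$. Two colors suffice.

*The cycle $C_5$.* Color everything $1$ except $f(v_1v_2)=f(v_2v_3)=f(v_3)=2$. The totals at $v_1,\dots,v_5$ are $6,8,7,6,5$, and adjacent ones differ. Two colors suffice, and here a vertex color helped.

*The triangle.* Every vertex sees all three vertex colors exactly once, so the vertex colors contribute the same amount to all three totals and are useless. Only edge colors matter, and with two edge colors the guess fails. The argument works in every complete graph.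

**Proposition 1.** In $K_n$ with $n\ge 3$, if only two values occur on the edges, then adjacent vertices cannot all have different totals $\phi$, whatever numbers stand on the vertices.

*Proof.* Each vertex of $K_n$ sees every vertex color once, so
$$\phi(x)-\phi(y)=\sum_{e\ni x}f(e)-\sum_{e\ni y}f(e).$$
Let the edge values be among $a<b$, and let $F$ be the graph formed by the edges of value $b$. The edge sum at $x$ is $a(n-1)+(b-a)d_F(x)$. All $n$ totals must be different, so the $n$ degrees $d_F(x)\in\{0,\dots,n-1\}$ must be pairwise different, and every value from $0$ to $n-1$ occurs. But a vertex of degree $n-1$ is joined to everyone, including the vertex of degree $0$. This is a contradiction. $\square$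

So the guess must be raised to three. One exception is forced: in $K_2=xy$ both ends have total $f(x)+f(xy)+f(y)$, so no number of colors helps. For the triangle three colors work: put $2$ on all vertices and $1,2,3$ on the edges, and the totals are $9,10,11$.

The bound $\mathrm{fgndi}_\Sigma(G)\le3$ for every connected graph of order at least three was posed as a conjecture. It is true, with very little use of the vertex colors.

**Theorem 1.** Let $G$ be connected with $|V(G)|\ge3$. Then there is $f:V\cup E\to\{1,2,3\}$ with $\phi(x)\ne\phi(y)$ for all $xy\in E(G)$, and with $f(v)=2$ for all vertices $v$ except at most one. Hence $\mathrm{fgndi}_\Sigma(G)\le3$.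

## 2. Centering the colors at 2

Subtract $2$ from every color. For $\delta:V\to\{-1,0,1\}$, $w:E\to\{-1,0,1\}$ and an integer $L$, put
$$\Phi(v)=L\,d(v)+\delta(v)+\sum_{y\in N(v)}\bigl(\delta(y)+w(vy)\bigr).\tag{2}$$

**Theorem 2.** Let $G$ be connected, $|V(G)|\ge3$, and let $L$ be a nonzero even integer. Then there are $\delta,w$ with values in $\{-1,0,1\}$, with $\delta\ne0$ at no more than one vertex, such that $\Phi(x)\ne\Phi(y)$ for every edge $xy$.

*Theorem 2 implies Theorem 1.* Take $L=4$, $f(v)=2+\delta(v)$, $f(e)=2+w(e)$. Then
$$\phi(v)=2+\delta(v)+\sum_{y\in N(v)}\bigl(4+\delta(y)+w(vy)\bigr)=2+\Phi(v).$$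

The one vertex with $\delta\ne0$ is easier to handle if its effect is moved onto its edges. Suppose $\delta$ vanishes except possibly at $u$, and write $\delta=\delta(u)$. Put $g(e)=w(e)+\delta$ if $e\ni u$, and $g(e)=w(e)$ otherwise. A vertex $v\neq u$ adjacent to $u$ sees $\delta+w(uv)=g(uv)$. The vertex $u$ sees $\delta+\sum_{e\ni u}w(e)=\delta+\sum_{e\ni u}(g(e)-\delta)$. Hence
$$\Phi(v)=L\,d(v)+\sum_{e\ni v}g(e)\quad(v\ne u),\qquad \Phi(u)=L\,d(u)-\delta\,(d(u)-1)+\sum_{e\ni u}g(e).\tag{3}$$
So we may choose $\delta$ and $g$ instead of $\delta$ and $w$. The constraints are
$$g(e)\in\{-1,0,1\}\ \text{ if } e\not\ni u,\qquad g(e)\in\{\delta-1,\delta,\delta+1\}\ \text{ if } e\ni u.\tag{4}$$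
For example, $\delta=1$ allows $0,1,2$ on the edges at $u$, and at the same time shifts $\Phi(u)$ by $-(d(u)-1)$. When $\delta\equiv0$ we have $g=w$, and only edge weights are left.

## 3. Where the greedy choice of edges breaks

Take $\delta\equiv0$, order the vertices, and treat them one at a time. When a vertex $v$ arrives with $m$ earlier neighbors, the $m$ edges going back can be given a sum of any value from $-m$ to $m$. That is $2m+1$ values of $\Phi(v)$, and only $m$ values are forbidden by the earlier neighbors. This looks comfortable.

It stops working at once: a back edge $uv$ with $u$ earlier changes $\Phi(u)$ by the same amount as $\Phi(v)$. Thus it never affects $\Phi(v)-\Phi(u)$, and it may spoil the work already done at $u$. In the triangle with vertices $1,2,3$ and all weights $0$, raising $w(12)$ to $1$ gives $\Phi(1)=\Phi(2)=2L+1$, and the conflict on $12$ is still there.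

We would like an edge that acts at its later end only. In the triangle this can be arranged. Put
$$g(12)=\tau,\qquad g(23)=\tau,\qquad g(13)=-\tau.$$
The sums at $1,2,3$ are $0,2\tau,0$. The edge $12$, helped by the other two, acts on its later end $2$ with double strength and on nothing else. The helpers form a path $2\,3\,1$ with alternating signs, which cancel at the inner vertex.

In general, split the vertex set into $S$ and $T$. Every edge inside $S$ or inside $T$ is to be helped by an alternating path of cut edges joining its ends. All these paths share the cut edges, and each cut edge may carry only a value in $\{-1,0,1\}$. This is a flow problem with unit capacities, and the cut condition it needs is what a maximum cut provides.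

There are two prices. First, the cut edges are used up as helpers, so their ends must be told apart in another way: by residues modulo $4$. Second, the counting becomes tight. With $m$ back edges acting with strength $2\tau$, the reachable values are $\beta+2j$, $|j|\le m$. The residue modulo $4$ depends on the parity of $j$. Among the integers from $-m$ to $m$, one parity class has $m+1$ members and the other only $m$, and $m$ choices do not suffice against $m$ forbidden values. One extra sign $s=\pm1$ at each vertex repairs this: the values become $2m+2$ consecutive odd numbers (shifted by $\beta$), with $m+1$ in each of the classes $1$ and $3$ modulo $4$. The next section proves this statement, and Section 5 shows where the signs come from.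

## 4. Making an edge act at one end: a maximum cut and a flow

**Supply–demand theorem (Gale).** Let a digraph have nonnegative integer capacities, and let $b$ be an integer function on the vertices with total $0$. Write $b(X)=\sum_{w\in X}b(w)$. If for every vertex set $X$ the total capacity of the arcs leaving $X$ is at least $b(X)$, then there is an integral flow $z$, between $0$ and the capacities, with net outflow $b(w)$ at each vertex $w$.

This follows from max-flow min-cut with integrality. Add a source $\sigma$ with arcs to each $w$ with $b(w)>0$, of capacity $b(w)$, and a sink $\theta$ with arcs from each $w$ with $b(w)<0$, of capacity $-b(w)$. Let $P$ be the sum of the positive $b(w)$. The cut given by $\{\sigma\}\cup X$ has capacity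
$$\sum_{w\notin X,\,b(w)>0}b(w)-\sum_{w\in X,\,b(w)<0}b(w)+\mathrm{cap}(X)=P-b(X)+\mathrm{cap}(X)\ge P,$$
where $\mathrm{cap}(X)$ is the capacity of the original arcs leaving $X$. So there is an integral flow of value $P$. It saturates all arcs at $\sigma$, and also all arcs at $\theta$, since their capacities also add up to $P$. Its restriction to the original arcs is $z$.

**Lemma A.** Let $H$ be a graph on vertex set $W$ and let $\beta:W\to2\mathbb Z$. There are $g:E(H)\to\{-1,0,1\}$ and $s:W\to\{-1,1\}$ such that
$$\psi(w)=\beta(w)+s(w)+\sum_{e\ni w}g(e)$$
is odd for all $w\in W$, and $\psi(w)\ne\psi(w')$ for all $ww'\in E(H)$.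

**Step 1: the inequality from a maximum cut.** Choose a partition $W=S\cup T$ with as many edges between $S$ and $T$ as possible. Let $B$ be the set of these cut edges, and $I=E(H)\setminus B$ the set of edges inside $S$ or inside $T$. For $X\subseteq W$ let $\partial_BX$ and $\partial_IX$ be the sets of edges of $B$ and of $I$ with exactly one end in $X$. Move every vertex of $X$ to the other side. The edges in $\partial_BX$ leave the cut, those in $\partial_IX$ enter it, and all others keep their status. The cut was maximum, so
$$|\partial_IX|\le|\partial_BX|\qquad\text{for all }X\subseteq W.\tag{5}$$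

**Step 2: edges of $I$ act at their later ends only.** Fix a linear order on $W$. For $e=uv\in I$ with $v<u$, call $u$ the later end, and call $e$ a *back edge* of $u$. We claim: for every $\tau:I\to\{-1,0,1\}$ there is $g:E(H)\to\{-1,0,1\}$ with
$$\sum_{e\ni w}g(e)=2\sum\{\tau_e:\ e\text{ a back edge of }w\}\qquad\text{for all }w\in W.\tag{6}$$

Put $g(e)=\tau_e$ on $I$. This gives $\tau_e$ at both ends of $e$, so the cut edges must supply another $+\tau_e$ at the later end and $-\tau_e$ at the earlier end. We encode this demand as a supply function. Write $1_u$ for the function that is $1$ at $u$ and $0$ elsewhere, $E(S)$ and $E(T)$ for the sets of edges inside $S$ and inside $T$, and let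
$$b=\sum_{e\in E(S)}\tau_e(1_u-1_v)-\sum_{e\in E(T)}\tau_e(1_u-1_v)\qquad(e=uv,\ v<u).$$
Each term has total $0$, so $b(W)=0$. In $b(X)$ an edge of $I$ with both ends or no end in $X$ contributes $0$, and an edge with exactly one end in $X$ contributes at most $1$. With (5),
$$b(X)\le|\partial_IX|\le|\partial_BX|\qquad\text{for all }X\subseteq W.$$

Replace each edge of $B$ by two opposite arcs of capacity $1$. The capacity leaving $X$ is $|\partial_BX|\ge b(X)$, so the supply–demand theorem gives an integral flow $z$ with net outflow $b(w)$ at each $w$. For a cut edge $xy\in B$ with $x\in S$ and $y\in T$, put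
$$g(xy)=z(x\to y)-z(y\to x)\in\{-1,0,1\}.$$
At a vertex of $S$, the sum of $g$ over its $B$-edges is its net outflow $b(w)$. At a vertex of $T$, the same sum is the net inflow $-b(w)$. The minus sign in the definition of $b$ was put there for this reason: whether $e=uv\in I$ lies inside $S$ or inside $T$, it contributes $+\tau_e$ to the $B$-sum at its later end $u$ and $-\tau_e$ at $v$. Together with $g(e)=\tau_e$ itself, $e$ contributes $2\tau_e$ at $u$ and $0$ at $v$. This proves (6).

**Step 3: the greedy choice, now harmless.** Process $W$ in the fixed order. At $w$, choose $s(w)\in\{-1,1\}$ and the values $\tau_e\in\{-1,0,1\}$ for the back edges $e$ of $w$; say there are $m$ of them. Once all choices are made, we use the $g$ of Step 2. By (6),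
$$\psi(w)=\beta(w)+s(w)+2\sum\{\tau_e:\ e\text{ a back edge of }w\},$$
so $\psi(w)$ is determined by the choices made at $w$ and is not touched later. The sum of the $\tau_e$ can be any integer from $-m$ to $m$, so $s(w)+2\sum\tau_e$ can be any odd $x$ with $|x|\le 2m+1$. The reachable values $\beta(w)+x$ are $2m+2$ consecutive odd numbers, as $\beta(w)$ is even. Exactly $m+1$ of them are $\equiv1$ and exactly $m+1$ are $\equiv3\pmod4$.

If $w\in S$, choose $\psi(w)\equiv1\pmod4$; if $w\in T$, choose $\psi(w)\equiv3\pmod4$. In both cases avoid the values of the at most $m$ earlier vertices joined to $w$ by $I$-edges, which is possible since there are $m+1$ candidates. Ends of $I$-edges get different values by this choice. Ends of $B$-edges have different residues modulo $4$. All values are odd. $\square$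

*Example.* Let $H$ be the triangle $1,2,3$ in this order, $\beta=0$, $S=\{1,2\}$, $T=\{3\}$. Then $I=\{12\}$. At $1$ the values $\pm1$ are reachable, and $\psi(1)=1$ with $s(1)=1$. At $2$ the reachable values are $-3,-1,1,3$; those $\equiv1\pmod 4$ are $-3$ and $1$, and $1$ is taken, so $\psi(2)=-3$ with $s(2)=-1$, $\tau_{12}=-1$. At $3$ we need $\psi(3)\equiv3\pmod 4$, so $\psi(3)=-1$ with $s(3)=-1$. The weights are $g(12)=-1$, $g(23)=-1$, $g(13)=1$.

## 5. Even sums on an independent set, odd sums outside

Lemma A needs a private sign $s(w)$ at each vertex, from outside $H$. The plan is to reserve an independent set $R$ and to apply Lemma A to $G[W]$ with $W=V\setminus R$. The edges between $R$ and $W$ deliver the signs $s(w)$. All values on $W$ are then odd. If moreover all values on $R$ are even, every edge between $R$ and $W$ is taken care of by parity, and there are no edges inside $R$. So two tools are needed: delivering prescribed signs with prescribed parities on $R$, and finding a suitable $R$.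

Recall a fact about parities. If $\Gamma$ is connected and $U\subseteq V(\Gamma)$ has even size, there is $J\subseteq E(\Gamma)$ whose set of odd-degree vertices is exactly $U$. To see this, pair up the vertices of $U$, join each pair by a path, and let $J$ consist of the edges that lie on an odd number of these paths.

**Lemma B.** Let $\Gamma$ be a connected bipartite graph with parts $R,W$, let $s:W\to\{-1,1\}$ and $T\subseteq R$ with $|T|\equiv|W|\pmod2$. There is $g:E(\Gamma)\to\{-1,0,1\}$ with $\sum_{e\ni w}g(e)=s(w)$ for $w\in W$, and for $x\in R$ the sum $\sum_{e\ni x}g(e)$ is odd if and only if $x\in T$.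

*Proof.* The set $W\cup T$ has even size, so there is $J\subseteq E(\Gamma)$ whose odd-degree vertices are exactly those of $W\cup T$. Put $g=0$ off $J$. A vertex $w\in W$ has odd $J$-degree, say $2l+1$. Give the value $s(w)$ to $l+1$ of its $J$-edges and $-s(w)$ to the other $l$. Each edge has exactly one end in $W$, so this defines $g$ consistently. The sum at $w$ is $(l+1)s(w)-l\,s(w)=s(w)$. At $x\in R$ the sum has the parity of the $J$-degree of $x$, which is odd exactly for $x\in T$. $\square$

**Definition 2.** A set $R\subseteq V(H)$ is *good* in $H$ if $R$ is independent and the spanning bipartite subgraph formed by all edges between $R$ and $V(H)\setminus R$ is connected.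

In a complete graph with at least two vertices every single vertex is good, since the bipartite graph is a star. In $C_5$ with vertices $1,\dots,5$ in cyclic order, $R=\{1,3\}$ is good: the bipartite graph is the path $5\,1\,2\,3\,4$. The set $\{1\}$ is not good in $C_5$, since the vertices $3$ and $4$ would be isolated in the bipartite graph.

**Lemma C.** If $H$ is connected and $v\in V(H)$, there is a good set $R\ni v$ in $H$.

*Proof.* Write $N(R)$ for the set of vertices with a neighbor in $R$. Start with $R=\{v\}$, and maintain two properties: $R$ is independent, and the graph on $R\cup N(R)$ with all edges between $R$ and $N(R)$ is connected. At the start this graph is a star or a single vertex.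

If $R\cup N(R)\ne V(H)$, connectivity of $H$ gives an edge $ty$ with $t\in R\cup N(R)$ and $y\notin R\cup N(R)$. If $t$ were in $R$, then $y$ would be in $N(R)$; so $t\in N(R)$. Add $y$ to $R$. Since $y\notin N(R)$, the set stays independent. The vertex $y$ is joined to $t\in N(R)$, and each new vertex of the enlarged $N(R)$ is joined to $y$, so the bipartite graph stays connected. When the process stops, $R\cup N(R)=V(H)$. As $R$ is independent, $N(R)=V(H)\setminus R$, and $R$ is good. $\square$

## 6. Graphs with a leaf, and good sets with even complement

We start the proof of Theorem 2. From now on $G$ is connected with at least three vertices, and $L$ is a nonzero even integer. The parity condition in Lemma B decides the cases.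

**Case 1: $G$ has a leaf.** Here the edge at the leaf can correct a parity. Let $\ell$ be the leaf and $v$ its neighbor. As $G$ is connected with at least three vertices, $d(v)\ge2$. Take $\delta\equiv0$, so $g=w$. The graph $G-\ell$ is connected; by Lemma C let $R\ni v$ be good in $G-\ell$, and put $W=V(G)\setminus(R\cup\{\ell\})$.

Apply Lemma A to $G[W]$ with $\beta(w)=L\,d(w)$, which is even. This gives weights on the edges inside $W$ and signs $s$. Apply Lemma B to the bipartite graph between $R$ and $W$ with these signs $s$, and with
$$T=\emptyset\ \text{ and }\ w(\ell v)=0\quad\text{if }|W|\text{ is even},\qquad T=\{v\}\ \text{ and }\ w(\ell v)=1\quad\text{if }|W|\text{ is odd}.$$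

Every edge at a vertex $w\in W$ lies inside $W$ or goes to $R$, so $\Phi(w)=L\,d(w)+\sum_{e\ni w,\,e\subseteq W}g(e)+s(w)=\psi(w)$. This is odd, and different for adjacent vertices of $W$. For $x\in R$ with $x\ne v$, the edge sum is even, so $\Phi(x)$ is even. At $v$ the edge sum is even plus $0$, or odd plus $1$, so $\Phi(v)$ is even too. Since $R$ is independent, the only edge left is $\ell v$. Here the weight of $\ell v$ cancels:
$$\Phi(v)-\Phi(\ell)=L\,(d(v)-1)+\sum_{e\ni v,\ e\ne\ell v}w(e)\ne0,$$
because the last sum has absolute value at most $d(v)-1$, which is less than $|L|(d(v)-1)$ as $|L|\ge2$ and $d(v)\ge2$.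

From now on the minimum degree of $G$ is at least $2$. Let $R$ be good in $G$ (Lemma C), and let $\Gamma$ be the connected bipartite graph between $R$ and $V\setminus R$.

**Case 2: $|V\setminus R|$ is even.** Here the plan of Section 5 works as it stands. Take $\delta\equiv0$ and $W=V\setminus R$. Apply Lemma A to $G[W]$ with $\beta(w)=L\,d(w)$, then Lemma B to $\Gamma$ with the resulting $s$ and $T=\emptyset$. As before, $\Phi=\psi$ on $W$, which is odd and different for adjacent vertices of $W$; and $\Phi$ is even on the independent set $R$. All edges are taken care of.

## 7. An odd complement: setting one vertex aside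

**Why the plan stops here.** Suppose $|V\setminus R|$ is odd and $\delta\equiv0$. If $\Phi$ were even on $R$ and odd on $V\setminus R$, then, since $L$ is even, the edge sums would have the same parities. Adding the edge sums over $R$ shows that $\sum_{e\in E(\Gamma)}g(e)$ is even. Adding them over $V\setminus R$ counts the edges of $\Gamma$ once and the edges inside $V\setminus R$ twice, so $\sum_{e\in E(\Gamma)}g(e)\equiv|V\setminus R|\pmod2$ is odd. So the parity pattern itself is impossible. This happens already in $K_4$, where a good set is a single vertex, and in $C_5$ with $R=\{1,3\}$.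

We therefore set aside one vertex $u\in V\setminus R$, carry out the plan on the rest, and spend the one nonzero vertex color at $u$. The vertex $u$ must not be needed for connectivity.

**Step 1: a vertex $u\in V\setminus R$ with $\Gamma-u$ connected.** Fix $r\in R$. In $\Gamma$, vertices of $R$ have even distance from $r$, and vertices of $V\setminus R$ have odd distance. The set $V\setminus R$ is nonempty, as its size is odd. Let $u\in V\setminus R$ have the maximum distance $2t-1$ from $r$ among the vertices of $V\setminus R$.

A vertex other than $u$ at distance at most $2t-1$ has a shortest path to $r$ on which all other vertices are at distance less than $2t-1$; so this path avoids $u$. All remaining vertices lie in $R$. They have distance exactly $2t$, because the next vertex on a shortest path to $r$ lies in $V\setminus R$ and has distance at most $2t-1$. Let $x$ be such a vertex. Since $R$ is independent, all neighbors of $x$ in $G$ lie in $V\setminus R$; their distances differ from $2t$ by one and do not exceed $2t-1$, so all are at distance $2t-1$. There are at least two of them, as the minimum degree is at least $2$. So $x$ has a neighbor other than $u$ at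 distance $2t-1$, and through it $x$ is connected to $r$ in $\Gamma-u$.

**Step 2: the common setup.** Put $W=V\setminus(R\cup\{u\})$; now $|W|$ is even. Let
$$Q=N(u)\cap R,\qquad A=N(u)\cap W,\qquad k=|Q|,\qquad d=d(u)=k+|A|\ge2.$$
Since $\Gamma$ is connected and has other vertices, $k\ge1$. The graph $\Gamma-u$ is connected and bipartite with parts $R,W$. Apply Lemma A to $G[W]$ with $\beta(w)=L\,d(w)$, where $d(w)$ is the degree in $G$. This fixes $g$ on the edges inside $W$, the signs $s$, and the values $\psi$.

What remains to be chosen is $\delta=\delta(u)$, the weights $g$ on the edges at $u$, within (4), and the weights on $\Gamma-u$ by Lemma B. By (3), $\Phi(u)=Ld-\delta(d-1)+\sum_{e\ni u}g(e)$. We shall use only even values of $g$ at $u$, so as to keep the parities on $R$ and $W$. If $\delta=\pm1$, then $\Phi(u)$ has the parity of $d-1$. So for odd $d$ the vertex $u$ looks like a member of $R$ and can collide only with $Q$, while for even $d$ it looks like a member of $W$ and can collide only with $A$. The two situations are treated separately.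

**Case 3a: $d$ is odd,** so $d\ge3$. Apply Lemma B to $\Gamma-u$ with $s$ and $T=\emptyset$. Put $g(uw)=0$ for $w\in A$; the values $g(ux)$ for $x\in Q$ will be even. With $\delta\in\{0,1\}$, formula (3) gives the following. For $w\in W$ we have $\Phi(w)=\psi(w)$, which is odd, with different values on adjacent vertices of $W$. On $R$, $\Phi$ is even. Also $\Phi(u)$ is even, since $d-1$ is even. By parity, only the edges $ux$ with $x\in Q$ remain. Let $c_x$ be the value of $\Phi(x)$ when $g(ux)=0$; it does not depend on $\delta$.

*Subcase $k=1$, $Q=\{x\}$.* Put $g=0$ on all edges at $u$. This is allowed for both $\delta=0$ and $\delta=1$. The two choices give $\Phi(u)=Ld$ and $\Phi(u)=Ld-(d-1)$, which are different, while $\Phi(x)=c_x$ in both. One of them differs from $c_x$. (Fixing $\delta=1$ and changing $g(ux)$ from $0$ to $2$ would be useless: it raises both ends of $ux$ by $2$.)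

*Subcase $k\ge2$.* Take $\delta=1$, so $0,1,2$ are allowed at $u$. For $M\subseteq Q$ put $g(ux)=2$ for $x\in M$ and $g(ux)=0$ for $x\in Q\setminus M$. With $\alpha=Ld-(d-1)$,
$$\Phi(u)=\alpha+2|M|,\qquad \Phi(x)=c_x+2\ (x\in M),\qquad \Phi(x)=c_x\ (x\in Q\setminus M).$$
For each integer $t$ let $N_t=\{x\in Q:c_x=\alpha+2t\}$ and $n_t=|N_t|$. These sets are disjoint, so $\sum_tn_t\le k$. Let $|M|=j$. A vertex $x\in M$ collides with $u$ exactly when $c_x=\alpha+2(j-1)$, and $x\in Q\setminus M$ collides exactly when $c_x=\alpha+2j$. So $M$ works if and only if $N_j\subseteq M$ and $M\cap N_{j-1}=\emptyset$. A set $M$ of size $j$ with these properties exists if and only if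
$$n_j\le j\le k-n_{j-1}.\tag{7}$$

Suppose that (7) fails for every $j\in\{0,1,\dots,k\}$. For each $j$, either $n_j\ge j+1$, and we set $t(j)=j$; or else $n_{j-1}\ge k-j+1$, and we set $t(j)=j-1$. An integer $t$ can be hit only from $j=t$ and $j=t+1$. If $t$ is hit once, then $n_t\ge1$, because $j+1\ge1$ and $k-j+1\ge1$. If $t$ is hit twice, then $n_t\ge t+1$ from $j=t$, and $n_t\ge k-(t+1)+1=k-t$ from $j=t+1$; adding, $2n_t\ge k+1\ge3$, so $n_t\ge2$. Thus $n_t$ is at least the number of times $t$ is hit. There are $k+1$ indices $j$, so
$$k\ge\sum_tn_t\ge k+1,$$
a contradiction. Hence (7) holds for some $j$, and some $M$ works. (The step $2n_t\ge3$ is where $k\ge2$ is used.)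

*Example: $K_4$ with $L=4$.* Let $R=\{x\}$, set $u$ aside, and $W=\{a,b\}$. The maximum cut of $G[W]$ is $S=\{a\}$, $T=\{b\}$, with $I=\emptyset$ and $g(ab)=0$. As $\beta=12$, we get $\psi(a)=13$, $s(a)=1$, and $\psi(b)=11$, $s(b)=-1$. Lemma B gives $g(xa)=1$, $g(xb)=-1$, so $c_x=12$. Here $d=3$, $k=1$, and $\Phi(u)$ can be $12$ or $10$; we take $\delta=1$ and $\Phi(u)=10$. Since $g=0$ at $u$ means $w=-1$ there, the coloring has $f(u)=3$, color $2$ on $x,a,b$, color $1$ on the three edges at $u$, and $f(ab)=2$, $f(xa)=3$, $f(xb)=1$. The totals $\phi$ at $x,a,b,u$ are $14,15,13,12$.

**Case 3b: $d$ is even.** Now $\Phi(u)$ is to be odd, and collisions with $A$ must be avoided. The aim is to make $d$ different values of $\Phi(u)$ reachable while the values $\psi(w)$, $w\in A$, stay fixed. Raising $g(uw)$ for some $w\in A$ would change $\Phi(w)$, but the change can be undone by flipping the sign that $\Gamma-u$ delivers to $w$, provided this sign points the right way.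

Let $A_+=\{w\in A:s(w)=1\}$, $A_-=\{w\in A:s(w)=-1\}$, $p=|A_+|$, $q=|A_-|$, so that $p+q+k=d$. For $\epsilon\in\{1,-1\}$ take $\delta=\epsilon$ and a set $M\subseteq Q\cup A_\epsilon$, where $A_1=A_+$ and $A_{-1}=A_-$. Put $g(uy)=2\epsilon$ for $y\in M$ and $g(uy)=0$ for the other neighbors $y$ of $u$. Both values lie in $\{\epsilon-1,\epsilon,\epsilon+1\}$, as (4) requires. Define
$$s'(w)=-s(w)=s(w)-2\epsilon\ \text{ for }w\in M\cap A,\qquad s'(w)=s(w)\ \text{ for all other }w\in W;$$
the middle equality holds because $s(w)=\epsilon$ on $A_\epsilon$. Apply Lemma B to $\Gamma-u$ with the signs $s'$ and $T=\emptyset$, which is allowed since $|W|$ is even.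

By (3), $\Phi(w)=\psi(w)$ for every $w\in W$: if $w\in M\cap A$, the change $-2\epsilon$ in the sign and the change $+2\epsilon$ on the edge $uw$ cancel; otherwise nothing has changed. So $\Phi$ is odd on $W$, with different values on adjacent vertices of $W$. On $R$, $\Phi$ is even, because the weights on edges to $u$ are even. Moreover
$$\Phi(u)=Ld-\epsilon(d-1)+2\epsilon|M|,\tag{8}$$
which is odd because $d$ is even. Thus $u$ is distinguished from its neighbors in $R$.

It remains to count the values in (8). Put $y_i=Ld-(d-1)+2i$ for $0\le i\le d-1$. We claim that each $y_i$ is reachable.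

* If $i\le p+k$, take $\epsilon=1$ and $|M|=i$. This is possible because $|Q\cup A_+|=k+p$, and (8) gives $y_i$.
* If $i\ge p+k+1$, take $\epsilon=-1$ and $|M|=d-1-i$. Then $0\le d-1-i\le d-p-k-2=q-2\le q+k=|Q\cup A_-|$, so such an $M$ exists, and (8) gives $Ld+(d-1)-2(d-1-i)=y_i$.

So $d$ different values are reachable. The numbers $\psi(w)$, $w\in A$, do not depend on $\epsilon$ and $M$, and they exclude at most $|A|=d-k\le d-1$ of the values. Choose a remaining one. Then $u$ is distinguished from its neighbors in $A$ as well, and all edges are taken care of.

The cases are complete, so Theorem 2 is proved, and with it Theorem 1 and the conjecture. $\blacksquare$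

*Example: $C_5$ with $L=4$.* Take $R=\{1,3\}$, so $\Gamma$ is the path $5\,1\,2\,3\,4$. With $r=1$, Step 1 gives $u=4$. Then $W=\{2,5\}$, $Q=\{3\}$, $A=\{5\}$, $d=2$, $k=1$. There are no edges inside $W$, and any partition is a maximum cut; with $S=W$, Lemma A gives $\psi(2)=\psi(5)=9$ and $s=1$ on $W$. So $p=1$, $q=0$, $y_0=7$, $y_1=9$. The value $9$ is excluded by $\psi(5)$, and $7$ is reached with $\epsilon=1$, $M=\emptyset$. Lemma B on the path $5\,1\,2\,3$ gives $g(51)=g(12)=1$, $g(23)=0$. The values $\Phi$ at $1,\dots,5$ are $10,9,8,7,9$, and adjacent ones differ.

## 8. Disconnected graphs, other palettes, and sharpness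

**(a) All graphs.** For a finite graph $G$, a neighbor full sum distinguishing total coloring (with any number of colors) exists if and only if no component of $G$ is $K_2$, and in that case $\mathrm{fgndi}_\Sigma(G)\le3$.

*Proof.* On a component $K_2=xy$ we always have $\phi(x)=f(x)+f(xy)+f(y)=\phi(y)$. If there is no such component, apply Theorem 1 to each component with at least three vertices, and color isolated vertices arbitrarily with colors from $\{1,2,3\}$. $\square$

**(b) Vertex colors.** By Theorem 1, at most one vertex per component needs a color other than $2$.

**(c) Other palettes.** Let $a,b$ be integers with $a+b$ even and nonzero. For every connected $G$ of order at least $3$ one can color the edges from $\{a-1,a,a+1\}$ and the vertices from $\{b-1,b,b+1\}$, with all vertices but at most one colored $b$, so that the sums $\phi$ distinguish adjacent vertices.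

*Proof.* With $f(v)=b+\delta(v)$ and $f(e)=a+w(e)$ we get
$$\phi(v)=b+\delta(v)+\sum_{y\in N(v)}\bigl(a+b+\delta(y)+w(vy)\bigr)=b+\Phi(v)\quad\text{with }L=a+b.$$
Apply Theorem 2, which asks only that $L$ be even and nonzero. The original problem is $a=b=2$. $\square$

**(d) Sharpness.** The bound $3$ is best possible, and three edge colors are needed whatever vertex colors are allowed: $\mathrm{fgndi}_\Sigma(K_n)=3$ for all $n\ge3$.

*Proof.* By Proposition 1, two edge values never suffice in $K_n$, whatever stands on the vertices, so $\mathrm{fgndi}_\Sigma(K_n)\ge3$. Theorem 1 gives $\mathrm{fgndi}_\Sigma(K_n)\le3$. $\square$
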